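\title{Erasing rules cannot be eliminated from matrix grammars}

\begin{abstract}
We show that matrix grammars without appearance checking generate strictly more languages with erasing rules than without them, even modulo the empty word. The separating language consists of words in which a binary number bounds the length of a common supersequence of several blocks. It is the image of a language of a non-erasing matrix grammar under a linear erasing, and no non-erasing matrix grammar generates it, even with appearance checking. The separation holds over every alphabet with at least two letters; over one letter the two families coincide. The lower bound cuts derivations at sentential forms of polynomial length and exchanges subderivations between equal nonterminals.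
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $N$ and $T$ be disjoint finite alphabets of \emph{nonterminals} and \emph{terminals}, and let $\lambda$ denote the empty word. A \emph{context-free rule} is an expression $A\to w$ with $A\in N$ and $w\in(N\cup T)^*$; it is \emph{erasing} if $w=\lambda$. For a finite sequence of rules $\mu=(A_1\to w_1,\dots,A_m\to w_m)$ and $x,y\in(N\cup T)^*$ we write $x\Rightarrow_\mu y$ if there are strings $x=x_0,x_1,\dots,x_m=y$ such that each $x_i$ arises from $x_{i-1}$ by replacing one occurrence of $A_i$ with $w_i$. Thus the rules are applied in the given order, each exactly once, each at a position of our choice.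

A \emph{matrix grammar} (without appearance checking) is a tuple $G=(N,T,S,\mathcal M)$ with a start symbol $S\in N$ and a finite set $\mathcal M$ of finite sequences of rules, the \emph{matrices}. Let $\Rightarrow$ be the union of the relations $\Rightarrow_\mu$ for $\mu\in\mathcal M$ and $\Rightarrow^*$ its reflexive transitive closure. The language of $G$ is $L(G)=\{w\in T^*:S\Rightarrow^*w\}$. We write $\lambda M$ for the family of languages of all matrix grammars and $M$ for the family of languages of the \emph{non-erasing} ones, those without erasing rules. Languages are compared modulo the empty word: two languages that differ at most by $\lambda$ are identified. A non-erasing grammar generates only nonempty words, so a language without $\lambda$ lies in $M$ under this convention exactly when some non-erasing grammar generates it. Then $M\subseteq\lambda M$, and the question, posed in \cite{source}, is the following.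

\begin{quote}
Is the inclusion $M\subseteq\lambda M$ strict?
\end{quote}

The simplest cases point to equality. If every matrix has one rule, $G$ is a context-free grammar, and erasing is removed by the textbook construction: add to each rule all versions in which some nonterminals that can derive $\lambda$ are deleted from the right side, and then drop the erasing rules. In small examples with longer matrices erasing is a mere convenience. The matrices $(S\to ABC)$, $(A\to aA,\,B\to bB,\,C\to cC)$, $(A\to\lambda,\,B\to\lambda,\,C\to\lambda)$ generate $\{a^mb^mc^m:m\ge0\}$, and replacing the last one by $(A\to a,\,B\to b,\,C\to c)$ gives the same language without $\lambda$. Over a one-letter alphabet the two families do coincide (Theorem~\ref{thm:more}(c)). The context-free construction, however, rests on the fact that a subderivation of $\lambda$ can be left out without affecting anything else, and this fails for matrices. A matrix $(Y\to\lambda,\,X\to dX)$ can be applied at most as often as there are symbols $Y$, so the symbols $Y$ form a counter that governs the derivation and leaves no trace in the word. We show that such a counter cannot always be simulated.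

\subsection*{The separating language}
Let $\Gamma=\{a,b,c\}\times\{0,1\}$, an alphabet of six letters, and let $\Delta=\{0,1\}\cup\Gamma$. For $u=u_1\cdots u_n\in\{0,1\}^n$ let $\mathrm{val}(u)=\sum_{i=1}^n u_i2^{n-i}$ be the number written by $u$ in binary. A word $y$ is a \emph{subsequence} of a word $t$ if it arises from $t$ by deleting letters at arbitrary positions. Define $L\subseteq\Delta^*$ as the set of all words
\[
u_1y_1u_2y_2\cdots u_ny_n\qquad(n\ge1,\ u_i\in\{0,1\},\ y_i\in\Gamma^*)
\]
for which there is a word $t\in\Gamma^*$ such that $|t|\le\mathrm{val}(u_1\cdots u_n)$ and every $y_i$ is a subsequence of $t$. We call $0$ and $1$ \emph{bits}, $u=u_1\cdots u_n$ the \emph{bit-word}, and $y_1,\dots,y_n$ the \emph{blocks}; they are determined by the word. Note that $\lambda\notin L$. For distinct $d,e\in\Gamma$, the word $1de0e$ lies in $L$ (take $t=de$), the word $1de0ed$ does not (both blocks would have to equal a word $t$ of length $2$), and $1de1ed$ does (take $t=ded$).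

\begin{theorem}\label{thm:main}
$L\in\lambda M$ and $L\notin M$. Hence $M\subsetneq\lambda M$.
\end{theorem}

To state the strengthenings we recall one more model. In a matrix grammar \emph{with appearance checking} some rule occurrences in the matrices are \emph{marked}. When a matrix is applied and the left side $A_i$ of a marked rule does not occur in the current string $x_{i-1}$, the rule is skipped and $x_i=x_{i-1}$; if $A_i$ occurs, the rule must be applied. Let $M_{ac}$ be the family of languages of non-erasing matrix grammars with appearance checking. The \emph{Parikh vector} of the nonterminals of a string $x$ is $\psi(x)=(|x|_A)_{A\in N}$, where $|x|_A$ is the number of occurrences of $A$ in $x$.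

\begin{theorem}\label{thm:more}
\begin{enumerate}
\item[(a)] $L=h(L_\#)$ for a language $L_\#\in M$, where the homomorphism $h$ erases one letter $\#$ and fixes all others, and $|v|\le4|h(v)|$ for all $v\in L_\#$. So $M$ is not closed even under linear erasing.
\item[(b)] $L$ is not generated by any non-erasing context-free rewriting system with finite-state control in which the admissibility of a step depends only on the control state and the Parikh vector of the nonterminals (Definition~\ref{def:system}). In particular $L\notin M_{ac}$, so $\lambda M\not\subseteq M_{ac}$; in fact $\lambda M$ and $M_{ac}$ are incomparable.
\item[(c)] The inclusion $M\subseteq\lambda M$ is strict already over a two-letter alphabet. Over a one-letter alphabet the two families coincide.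
\end{enumerate}
\end{theorem}

Here a homomorphism is a \emph{linear erasing} on a language if the length of each word of the language is at most a fixed multiple of the length of its image. Part (a) shows that the separation does not come from a need for much working space.

\subsection*{The idea}
Two demands shape the definition of $L$. A grammar without appearance checking cannot test that a symbol is absent, so it cannot force a loop over all symbols of one kind to be completed. The inequality $|t|\le\mathrm{val}(u)$ and the subsequence condition make incomplete loops harmless, and this puts $L$ in $\lambda M$ (Section~\ref{sec:upper}). On the other hand, the words with the largest possible number of letters from $\Gamma$ are rigid: they have the form $u_1tu_2t\cdots u_nt$ with $|t|=\mathrm{val}(u)$.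

For the lower bound we stop a non-erasing derivation of such a word, whose length is exponential in $n$, at a sentential form of length about $n^3$. What the rest of the derivation can do depends only on the Parikh vector of this form, and there are only polynomially many such vectors (Section~\ref{sec:exchange}). There are two possibilities. If some symbol of the form will still produce two bits, it will produce a whole copy of $t$ between them, while another copy of $t$ is already split among about $n^2$ symbols; we show that this cannot work for all $t$ (Section~\ref{sec:separate}). If no symbol will produce two bits, then the order of the bits is already fixed, and the Parikh vector would have to determine $\mathrm{val}(u)$ almost exactly, which polynomially many vectors cannot do (Section~\ref{sec:mix}). Sections~\ref{sec:ac} and~\ref{sec:alphabet} complete parts (b) and (c) of Theorem~\ref{thm:more}.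

\section{A grammar for $L$ with linear erasing}\label{sec:upper}

We generate $L$ in two stages. First the bits are written from left to right, each followed by a symbol $X$ that will produce its block, while a unary counter of symbols $Y$ follows the rule $\mathrm{val}(u\beta)=2\,\mathrm{val}(u)+\beta$. Then $t$ is guessed letter by letter in \emph{rounds}; each round costs one $Y$, and in it each $X$ may emit the letter of the round. We cannot force every $Y$ to be doubled or every $X$ to act. We can force that each acts \emph{at most} once per phase, by changing its name when it acts: $Y$ becomes $Y'Y'$, and $X_p$ becomes $X_{1-p}$. A control symbol at the left end records the phase. We write $\#$ wherever a symbol should vanish.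

Let $G_\#$ have the terminals $\Delta\cup\{\#\}$, the nonterminals $S$, $H$, $Y$, $Y'$, $X_0$, $X_1$ and the \emph{control symbols} $C_1,C_2,E_0,E_1,F,R_{p,d}$, and the following matrices, for all $p,\beta\in\{0,1\}$ and $d\in\Gamma$:
\[
\begin{array}{ll}
\text{start} & (S\to C_2H)\\
\text{read} & (C_2\to C_1,\ H\to\beta X_0H),\quad (C_2\to C_1,\ H\to 1X_0HY)\\
\text{double} & (C_1\to C_1,\ Y\to Y'Y')\\
\text{switch} & (C_1\to C_2)\\
\text{restore} & (C_2\to C_2,\ Y'\to Y)\\
\text{end reading} & (C_1\to E_0,\ H\to\#)\\
\text{start round} & (E_p\to R_{p,d},\ Y\to\#,\ X_p\to dX_{1-p})\\
\text{emit} & (R_{p,d}\to R_{p,d},\ X_p\to dX_{1-p})\\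
\text{pass} & (R_{p,d}\to R_{p,d},\ X_p\to X_{1-p})\\
\text{end round} & (R_{p,d}\to E_{1-p})\\
\text{finish} & (E_p\to F),\quad (F\to F,\ X_p\to\#),\quad (F\to\#).
\end{array}
\]
No rule erases, so $L_\#=L(G_\#)$ lies in $M$. Let $h$ erase $\#$ and fix the letters of $\Delta$.

\begin{example}\label{ex:derivation}
The word $1de0e$ is obtained with $t=de$ as follows:
\begin{align*}
S&\Rightarrow C_2H\Rightarrow C_1\,1X_0HY\Rightarrow C_1\,1X_0HY'Y'\Rightarrow^* C_2\,1X_0HYY\\
&\Rightarrow C_1\,1X_0\,0X_0HYY\Rightarrow E_0\,1X_0\,0X_0\#YY\\
&\Rightarrow R_{0,d}\,1dX_1\,0X_0\#\#Y\Rightarrow R_{0,d}\,1dX_1\,0X_1\#\#Y\Rightarrow E_1\,1dX_1\,0X_1\#\#Y\\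
&\Rightarrow R_{1,e}\,1deX_0\,0X_1\#\#\#\Rightarrow R_{1,e}\,1deX_0\,0eX_0\#\#\#\Rightarrow^*\#1de\#0e\#\#\#\#.
\end{align*}
\end{example}

\begin{proposition}\label{prop:upper}
$h(L_\#)=L$, and $|v|\le4|h(v)|$ for all $v\in L_\#$. Moreover $L\in\lambda M$.
\end{proposition}

\begin{proof}
\emph{The shape of a derivation.} Every matrix except the first begins by rewriting a control symbol, and after the start there is exactly one control symbol, at the left end, until $(F\to\#)$ removes it; after that no matrix applies. A derivation of a word $v\in L_\#$ therefore consists of a reading stage (control $C_1,C_2$), a stage of rounds (control $E_p,R_{p,d}$) and a finishing stage (control $F$). During the reading stage the string is $C\,u_1X_0\cdots u_iX_0\,H\eta$ with $C\in\{C_1,C_2\}$ and $\eta\in\{Y,Y'\}^*$. Let $u=u_1\cdots u_n$ be the word of all bits read. The stage ends from $C_1$, which is entered only by reading a bit, so $n\ge1$. Hence $h(v)=u_1y_1\cdots u_ny_n$, where $y_i\in\Gamma^*$ is the word emitted by the $i$-th symbol $X$.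

\emph{The inclusion $h(L_\#)\subseteq L$.} We claim that right after $u_i$ is read, $|\eta|\le\mathrm{val}(u_1\cdots u_i)$. Before the first reading $\eta$ is empty. Between two consecutive readings there is one phase with control $C_1$ followed by one phase with control $C_2$. In the first no $Y$ is created, and each doubling consumes one $Y$ and increases $|\eta|$ by one, so $|\eta|$ at most doubles. The second preserves $|\eta|$. Reading a bit $\beta$ adds at most $\beta$. This proves the claim by induction on $i$.

Between the last reading and the end of reading the control is $C_1$ throughout, and afterwards $Y'$ can never be rewritten. Since the derivation ends in a terminal word, no doubling takes place after the last reading, and the rounds begin with at most $\mathrm{val}(u)$ symbols $Y$. Each round consumes one of them, so the number $\rho$ of rounds satisfies $\rho\le\mathrm{val}(u)$. Let $t=t_1\cdots t_\rho$ list the letters of the rounds. In a round with control $R_{p,d}$, including its starting matrix, only symbols $X_p$ act, and a symbol that acts becomes $X_{1-p}$. So each $X$ acts at most once per round and emits at most the letter $d$. Hence each $y_i$ is a subsequence of $t$, and $h(v)\in L$.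

\emph{The length bound.} The letters $\#$ of $v$ come from $F$, from $H$, from the $n$ symbols $X$ and from the $\rho$ round starts, so there are $n+\rho+2$ of them. Each round emits at least one letter of $\Gamma$, in its starting matrix, so $|h(v)|\ge n+\rho$. Since $|h(v)|\ge1$, the number of letters $\#$ is at most $|h(v)|+2\le3|h(v)|$, and $|v|\le4|h(v)|$.

\emph{The inclusion $L\subseteq h(L_\#)$.} We first show that for every nonempty bit-word $u$ and every $r$ with $0\le r\le\mathrm{val}(u)$ the reading stage can reach $\eta=Y^r$ right after reading $u$. For $u=0$ we have $r=0$; for $u=1$ the two reading matrices give $r=0$ and $r=1$. Let $u=u'\beta$ with $u'$ nonempty. If $r=2\,\mathrm{val}(u')+1$, then $\beta=1$: reach $Y^{\mathrm{val}(u')}$ after $u'$ by induction, double all symbols, switch, restore all, and read $1$ with the matrix that adds a $Y$. Otherwise $r\le2\,\mathrm{val}(u')$, so $r'=\lceil r/2\rceil\le\mathrm{val}(u')$: reach $Y^{r'}$ after $u'$, double $r-r'\le r'$ of the symbols, switch, restore all, and read $\beta$ without adding a $Y$.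

Now let $w=u_1y_1\cdots u_ny_n\in L$. Take a shortest word $t=t_1\cdots t_r$ that has all $y_i$ as subsequences, so $r\le\mathrm{val}(u)$, and fix an embedding of each $y_i$ in $t$. Every position of $t$ is used by some embedding, since an unused position could be deleted. Read $u$ so as to reach $Y^r$, end the reading, and perform $r$ rounds with the letters $t_1,\dots,t_r$. At the start of a round the control is $E_p$ and all symbols $X$ have index $p$; this holds at first with $p=0$. Start round $j$ with an $X$ whose embedding uses position $j$, let every other $X$ emit if its embedding uses position $j$ and pass otherwise, and end the round. All indices have changed to $1-p$. The symbols $X$ pass rather than wait so that they can act in the next round. After $r$ rounds no $Y$ is left, and the finishing matrices yield $v\in L_\#$ with $h(v)=w$.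

\emph{Erasing.} Replace $\#$ by $\lambda$ in all rules of $G_\#$. Since $\#$ is a terminal and is never rewritten, the derivations of the new grammar are exactly the images under $h$ of the derivations of $G_\#$, so it generates $h(L_\#)=L$.
\end{proof}

Lengths never decrease in $G_\#$, so in the erasing grammar every derivation of a word $w$ passes only through strings of length at most $4|w|$.

\section{Cuts and the exchange of pieces}\label{sec:exchange}

Whether a matrix can be applied to a string depends on how many nonterminals of each kind the string contains and not on where they stand. The lower bound uses nothing else, so we prove it at once for the most general model with this property.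

\begin{definition}\label{def:system}
A \emph{controlled system} $\mathcal S$ consists of disjoint finite alphabets $N,T$, a start symbol $S\in N$, a finite set $P$ of non-erasing context-free rules, a finite set $Q$ of states with an initial state $q_0$ and a set of final states, a number $\kappa$, and for each state $q$ and each vector $\nu$ of nonnegative integers indexed by $N$ an arbitrary set $\mathrm{Adm}(q,\nu)$ of pairs $(\mu,q')$, where $\mu$ is a sequence of at most $\kappa$ rules of $P$ and $q'\in Q$. A \emph{configuration} is a pair $(q,x)$ with $q\in Q$ and $x\in(N\cup T)^*$. A \emph{step} $(q,x)\Rightarrow(q',y)$ is possible if $x\Rightarrow_\mu y$ for some $(\mu,q')\in\mathrm{Adm}(q,\psi(x))$. The language $L(\mathcal S)$ consists of all $w\in T^*$ with $(q_0,S)\Rightarrow^*(q,w)$ for a final state $q$.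
\end{definition}

\begin{lemma}\label{lem:special}
Every language of a non-erasing matrix grammar, with or without appearance checking, is the language of a controlled system.
\end{lemma}

\begin{proof}
Take a single state $q_0$, which is final. Without appearance checking let $\mathrm{Adm}(q_0,\nu)$ consist of all pairs $(\mu,q_0)$ with $\mu\in\mathcal M$. With appearance checking, fix a matrix $\mu=(A_1\to w_1,\dots,A_m\to w_m)$ and a vector $\nu$, and go through the rules in order, updating the vector. If the current vector has a positive entry at $A_i$, keep the rule, subtract one at $A_i$ and add $\psi(w_i)$. If the entry is zero and the rule is marked, skip the rule. If the entry is zero and the rule is unmarked, discard $\mu$. When $\mu$ is not discarded, let $\mu_\nu$ be the sequence of kept rules and put $(\mu_\nu,q_0)$ into $\mathrm{Adm}(q_0,\nu)$. The updated vectors are the Parikh vectors of the intermediate strings, whichever occurrences are rewritten. So $\mu$ takes $x$ to $y$ in the grammar exactly when $\mu$ is not discarded for $\nu=\psi(x)$ and $x\Rightarrow_{\mu_\nu}y$.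
\end{proof}

Fix a controlled system $\mathcal S$. A derivation records, for every rule application, the occurrence that is rewritten. A configuration is \emph{reachable} if it can be derived from $(q_0,S)$. A \emph{cut} of a word $w\in T^*$ is a reachable configuration $(q,\alpha)$ together with a derivation from $(q,\alpha)$ to $(q',w)$ with $q'$ final. A word has a cut if and only if it lies in $L(\mathcal S)$.

Let $(q,\alpha)$ be a cut of $w$ with $\alpha=Z_1\cdots Z_m$, $Z_i\in N\cup T$. Every string in its derivation, including the intermediate strings inside a step, factors as $\xi_1\cdots\xi_m$, where initially $\xi_i=Z_i$ and a rule applied to an occurrence inside $\xi_i$ changes $\xi_i$ only. At the end $w=z_1\cdots z_m$, and $z_i$ is the \emph{piece} of the $i$-th \emph{symbol} (occurrence) of the cut, whose \emph{label} is $Z_i$. A terminal symbol is its own piece. Since the rules are non-erasing, \emph{all pieces are nonempty}.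

\begin{lemma}[Cuts of prescribed length]\label{lem:cut}
There is a constant $\gamma$, depending only on $\mathcal S$, such that for all $w\in L(\mathcal S)$ and $1\le\ell\le|w|$ the word $w$ has a cut $(q,\alpha)$ with $\ell\le|\alpha|\le\ell+\gamma$.
\end{lemma}

\begin{proof}
Let $\gamma$ be $\kappa$ times the largest length of a right side in $P$; one step increases the length by at most $\gamma$. In a derivation of $w$ from $(q_0,S)$ take the first configuration $(q,\alpha)$ with $|\alpha|\ge\ell$, which exists because $|w|\ge\ell$. Either $\alpha=S$ and $\ell=1$, or the preceding string is shorter than $\ell$.
\end{proof}

\begin{lemma}[Exchange]\label{lem:exchange}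
Let $(q,\alpha)$ with $\alpha=Z_1\cdots Z_m$ be a cut with pieces $z_1,\dots,z_m$, and let $(q,\alpha')$ with $\alpha'=Z'_1\cdots Z'_{m'}$ be a reachable configuration with the same state. Let $\pi$ be a bijection from the positions of nonterminals in $\alpha'$ to the positions of nonterminals in $\alpha$ with $Z'_i=Z_{\pi(i)}$. Put $z'_i=Z'_i$ if $Z'_i\in T$ and $z'_i=z_{\pi(i)}$ otherwise. Then $(q,\alpha')$ is a cut of $z'_1\cdots z'_{m'}$ with pieces $z'_1,\dots,z'_{m'}$; in particular $z'_1\cdots z'_{m'}\in L(\mathcal S)$.
\end{lemma}

\begin{proof}
To each string $\xi_1\cdots\xi_m$ in the derivation of the given cut associate $\xi'_1\cdots\xi'_{m'}$ with $\xi'_i=Z'_i$ if $Z'_i\in T$ and $\xi'_i=\xi_{\pi(i)}$ otherwise. The first associated string is $\alpha'$ and the last is $z'_1\cdots z'_{m'}$. A rule application rewrites an occurrence inside some $\xi_j$ with $Z_j\in N$, and the same application inside $\xi'_{\pi^{-1}(j)}$ leads from one associated string to the next. All nonterminals of $\xi_1\cdots\xi_m$ lie in factors $\xi_j$ with $Z_j\in N$, and these factors are the same in both strings up to order. So the two strings have the same Parikh vector, and the same rule sequences and states are admissible at every step.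
\end{proof}

With $\alpha'=\alpha$ and $\pi$ a transposition, the lemma says that the pieces of two symbols with the same nonterminal label may be \emph{swapped}. We play these exchanges against the following properties of $L$. For a bit-word $u=u_1\cdots u_n$ and $t\in\Gamma^*$ put
\[
w(u,t)=u_1t\,u_2t\cdots u_nt .
\]

\begin{lemma}[Full words]\label{lem:full}
Let $u\in\{0,1\}^n$ and $K=\mathrm{val}(u)$.
\begin{enumerate}
\item[(i)] A word of $L$ with bit-word $u$ contains at most $nK$ letters of $\Gamma$.
\item[(ii)] If it contains exactly $nK$ letters of $\Gamma$, all its blocks are equal.
\item[(iii)] If $|t|=K$, then $w(u,t)\in L$, and $w(u,t)$ contains exactly $nK$ letters of $\Gamma$.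
\end{enumerate}
\end{lemma}

\begin{proof}
The $n$ blocks are subsequences of one word $t$ with $|t|\le K$, which gives (i). In the case of equality every block has length $K$ and so equals $t$. Part (iii) holds by the definition of $L$.
\end{proof}

A word of $L$ as in (ii) is called \emph{full}.

\begin{example}[Two bits]\label{ex:twobits}
Suppose $L(\mathcal S)=L$, and let $d,e,f\in\Gamma$ and $A,B,C\in N$. All mechanisms of the proof appear for $n=2$.

(1) \emph{Order of bits under one label.} The word $1de0de$ has no cut $(q,AA)$ with pieces $1de$ and $0de$. A swap would give $0de1de$, which has four letters of $\Gamma$, while $\mathrm{val}(01)=1$ allows two. The opposite order is not excluded in this way: swapping the pieces of $0d\,1d$ gives $1d\,0d\in L$.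

(2) \emph{Mixing two values.} Suppose $(q,1A1A)$ is a cut of $1def1def$. Then $(q,1A0A)$ is not reachable: its bits are terminals and stay in place, so the exchange would give a word with bit-word $10$ and six letters of $\Gamma$, while four are allowed. Once the bits are in place, the state and the Parikh vector must carry the value.

(3) \emph{One block protected, one split.} Suppose $(q,BACA)$ is a cut of $1def1def$ with pieces $1def1$, $d$, $e$, $f$. A swap gives the full word $1def1fed$, whose first block is protected inside the piece of $B$, so $def=fed$ and $d=f$. With these lengths of pieces the form $BACA$ thus yields at most $36$ of the $216$ words $w(11,t)$ with $|t|=3$. Pieces of unequal length are more special still: if $(q,BAA)$ is a cut with pieces $1def1$, $d$, $ef$, then $def=efd$, so $d=e=f$ and $t$ contains the square $dd$.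
\end{example}

\section{A cut that separates the bits}\label{sec:separate}

This section and the next prove the lower bound.

\begin{proposition}\label{prop:lower}
No controlled system generates $L$.
\end{proposition}

Suppose that $L(\mathcal S)=L$. Let $k=|N|$, let $\gamma$ be as in Lemma~\ref{lem:cut}, and fix $n$ so large that, with $\ell=n^3$,
\begin{gather}
n^2\le2^{n-1},\label{eq:n1}\\
n^2-1>n(k+1)+k+\log_2|Q|+(k+1)\log_2(\ell+\gamma+1)+n\log_2(2k+4),\label{eq:n2}\\
|Q|\,(\ell+\gamma+1)^{3k}<2^{\lceil n/2\rceil-1},\label{eq:n3}\\
\ell+\gamma<n\,2^{\lfloor n/2\rfloor}.\label{eq:n4}
\end{gather}
This is possible because the right side of \eqref{eq:n2} is $O(n)$ and the other three conditions compare a polynomial with an exponential. The choice $\ell=n^3$ is a compromise: this section needs $\ell/n$ to exceed every linear function of $n$, and the next needs $\ell$ to be polynomial in $n$. A cut $(q,\alpha)$ is \emph{short} if $\ell\le|\alpha|\le\ell+\gamma$. In a cut of a word of $L$, a symbol is a \emph{bit-symbol} if its piece contains a bit and a \emph{$\Gamma$-symbol} otherwise.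

Example~\ref{ex:twobits}(3) asks for a family of words $t$ that are square-free and still numerous. A \emph{square} is a word $\omega\omega$ with $\omega\ne\lambda$, and a word is \emph{square-free} if none of its factors (contiguous subwords) is a square. By Thue \cite{Thue} there is an infinite square-free word $\sigma=\sigma_1\sigma_2\cdots$ over $\{a,b,c\}$. Let $\mathcal T_K\subseteq\Gamma^K$ be the set of words whose $i$-th letter has first component $\sigma_i$ for all $i$, the second components being arbitrary. Every $t\in\mathcal T_K$ is square-free, since a square in $t$ projects to a square in $\sigma$. Each position admits exactly two letters, independently of the others, so $|\mathcal T_K|=2^K$ and every position whose letter is forced halves the number of candidates. This is the purpose of the two components of $\Gamma$.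

We also use the textbook fact that nonempty words with $xy=yx$ are powers of one word: $x=\omega^{\nu}$ and $y=\omega^{\nu'}$ with $\omega\neq\lambda$ and $\nu,\nu'\ge1$. Indeed, if $|x|=|y|$ then $x=y$; if $|x|<|y|$ then $y=xy'$, cancelling $x$ on the left in $xxy'=xy'x$ gives $xy'=y'x$, and induction on the total length applies.

\begin{lemma}\label{lem:separate}
Let $u\in\{0,1\}^n$ with $u_1=1$ and $K=\mathrm{val}(u)$. There are $t\in\mathcal T_K$ and a short cut of $w(u,t)$ in which every piece contains at most one bit.
\end{lemma}

\begin{proof}
We have $2^{n-1}\le K<2^n$, so $|w(u,t)|\ge n2^{n-1}\ge\ell$ by \eqref{eq:n1}. By Lemmas~\ref{lem:full}(iii) and~\ref{lem:cut} we may fix for each $t\in\mathcal T_K$ a short cut $(q_t,\alpha_t)$ of $w(u,t)$. Suppose that each of these cuts has a piece with at least two bits. We show that many $t$ can be derived from one and the same form, and then that one form serves only few $t$.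

\emph{Types.} The forms $\alpha_t$ differ, and we want to replace them by a common one without disturbing the bit-word or the number of letters of $\Gamma$. The \emph{type} of $t$ records what is needed for this: the state $q_t$; for each $A\in N$ the number of $\Gamma$-symbols with label $A$; the number of terminal $\Gamma$-symbols; and the sequence of the bit-symbols from left to right, each given by its label in $N\cup\{0,1\}$ and the number of bits in its piece. The $k+1$ counts lie between $0$ and $\ell+\gamma$. The numbers of bits form an ordered partition of $n$ into positive parts, of which there are $2^{n-1}\le 2^n$, and the at most $n$ labels can be chosen in at most $(k+2)^n$ ways. So some set $\mathcal C\subseteq\mathcal T_K$ of words of equal type satisfies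
\begin{equation}\label{eq:lowerC}
|\mathcal C|\ \ge\ \frac{2^K}{|Q|\,(\ell+\gamma+1)^{k+1}(2k+4)^n}.
\end{equation}

\emph{A common form.} Fix $t_0\in\mathcal C$ and write $(q,\alpha_0)$ for its cut. Let $t\in\mathcal C$. Apply Lemma~\ref{lem:exchange} to the cut $(q,\alpha_t)$ and the reachable configuration $(q,\alpha_0)$. Match the $i$-th bit-symbol of $\alpha_0$ with the $i$-th bit-symbol of $\alpha_t$ whenever their common label is a nonterminal, and match the nonterminal $\Gamma$-symbols by any label-preserving bijection. We obtain a word $w'\in L$ with cut $(q,\alpha_0)$. The $i$-th bit-symbol of $\alpha_0$ now has the piece of the $i$-th bit-symbol of $\alpha_t$, also when both are the same terminal, and all other pieces are free of bits. So $w'$ has bit-word $u$. The pieces of nonterminals are those of $\alpha_t$, and $\alpha_0$ and $\alpha_t$ have equally many terminals from $\Gamma$, so $w'$ has $nK$ letters of $\Gamma$. By Lemma~\ref{lem:full}(ii) all blocks of $w'$ are equal. A piece of $\alpha_t$ with at least two bits contains a factor $\beta t\beta'$ with bits $\beta,\beta'$, and this piece occurs in $w'$. So one block of $w'$ is $t$, and $w'=w(u,t)$.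

Thus for every $t\in\mathcal C$ the configuration $(q,\alpha_0)$ is a cut of $w(u,t)$. In all these cuts the same symbols of $\alpha_0$ are bit-symbols, with the same numbers of bits, and one fixed bit-symbol $Z^*$ has a piece containing a whole block $t$ between two bits. From now on we use these cuts.

\emph{A block split into many pieces.} There are at most $n$ bit-symbols, hence at least $\ell-n$ $\Gamma$-symbols. The piece of a $\Gamma$-symbol lies in block $j$, where $j\in\{1,\dots,n\}$ is the number of bits in the pieces to its left, and $j$ does not depend on $t$. So for some $j$ the number $s$ of $\Gamma$-symbols with piece in block $j$ satisfies $s\ge(\ell-n)/n=n^2-1$. No bit-symbol stands between two of them, so they are consecutive in $\alpha_0$. Let $Z_1,\dots,Z_s$ be their labels, which do not depend on $t$, and $z_1,\dots,z_s$ their pieces, which do. Block $j$ reads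
\[
t=x\,z_1z_2\cdots z_s\,y,
\]
where $x$ and $y$ are the possibly empty parts of the block that belong to the neighboring bit-symbols.

\emph{Equal labels give equal pieces.} Let $i<i'$ with $Z_i=Z_{i'}\in N$, and put $z=z_i$, $z'=z_{i'}$, $v=z_{i+1}\cdots z_{i'-1}$. Swap the two pieces. The result lies in $L$, has bit-word $u$ and $nK$ letters of $\Gamma$, and the piece of $Z^*$ is unchanged. By Lemma~\ref{lem:full}(ii) all its blocks equal $t$. Comparing block $j$ before and after the swap gives $zvz'=z'vz$. If $|z|=|z'|$, then $z=z'$. Suppose $|z|\ne|z'|$. Appending $v$ gives $(zv)(z'v)=(z'v)(zv)$ with both factors nonempty, so $zv=\omega^\nu$ and $z'v=\omega^{\nu'}$ with $\omega\ne\lambda$ and $\nu,\nu'\ge1$. The lengths differ, so $\nu\ne\nu'$ and one exponent is at least $2$. Both $zv$ and $z'v$ are prefixes of the factor $zvz'=z'vz$ of $t$. Hence $t$ contains $\omega\omega$, which is impossible.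

\emph{Counting.} The \emph{layout} of $t\in\mathcal C$ consists of $|x|$ and, for each nonterminal among $Z_1,\dots,Z_s$, the common length of the pieces $z_i$ with this label. There are at most $(K+1)^{k+1}\le2^{n(k+1)}$ layouts. Since pieces of terminals have length one, the layout determines the positions that each $z_i$ occupies in $t$. Call an index $i$ \emph{primary} if $Z_i$ is a nonterminal that does not occur among $Z_1,\dots,Z_{i-1}$; at most $k$ indices are primary. Call a position of $t$ \emph{forced} if it lies in a piece $z_i$ with $i$ not primary. Pieces are nonempty, so at least $s-k$ positions are forced. For a given layout, $t$ is determined by its letters at unforced positions: a non-primary piece is either the terminal $Z_i$, or a copy of the primary piece with the same label, which occupies unforced positions. Each unforced position admits two letters. Therefore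
\begin{equation}\label{eq:upperC}
|\mathcal C|\ \le\ 2^{\,n(k+1)}\cdot2^{\,K-s+k}.
\end{equation}
Taking logarithms in \eqref{eq:lowerC} and \eqref{eq:upperC} and cancelling $K$ gives
\[
n^2-1\le s\le n(k+1)+k+\log_2|Q|+(k+1)\log_2(\ell+\gamma+1)+n\log_2(2k+4),
\]
which contradicts \eqref{eq:n2}.
\end{proof}

\section{Mixing two bit-words}\label{sec:mix}

We finish the proof of Proposition~\ref{prop:lower} along the lines of Example~\ref{ex:twobits}(2): we insert the pieces of a full word of large value into a form whose bit-word has smaller value. Two difficulties arise. The bits need not be terminals of the form, so the exchange could alter the bit-word; Example~\ref{ex:twobits}(1) will control this. Also, the terminals of the first form, up to $\ell+\gamma$ letters of $\Gamma$, are lost in the exchange, so the two values must be far apart. For this reason we use the bit-words in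
\[
U=\bigl\{\,1v0^{\lfloor n/2\rfloor}:\ v\in\{0,1\}^{\lceil n/2\rceil-1}\bigr\}\subseteq\{0,1\}^n .
\]
There are $2^{\lceil n/2\rceil-1}$ of them, and their values are distinct multiples of $2^{\lfloor n/2\rfloor}$.

\begin{proof}[Proof of Proposition~\ref{prop:lower}]
For each $u\in U$ choose by Lemma~\ref{lem:separate} a word $t_u$ and a short cut $(q_u,\alpha_u)$ of the full word $w(u,t_u)$ in which every bit-symbol has exactly one bit in its piece; we call this \emph{its bit}.

\emph{Under each label the zeros come first.} Let $A\in N$. We claim that the bits of the bit-symbols of $\alpha_u$ with label $A$, read from left to right, form a word in $0^*1^*$. Otherwise there are two such symbols, the left one with bit $1$ and the right one with bit $0$. Swapping their pieces gives a word of $L$ with $n\,\mathrm{val}(u)$ letters of $\Gamma$. As each of the two pieces has exactly one bit, its bit-word $\tilde u$ arises from $u$ by exchanging a $1$ with a later $0$, so $|\tilde u|=n$ and $\mathrm{val}(\tilde u)<\mathrm{val}(u)$. This contradicts Lemma~\ref{lem:full}(i).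

\emph{Two bit-words of the same type.} A word in $0^*1^*$ is determined by its length and its number of zeros. So let the \emph{type} of $u\in U$ consist of the state $q_u$ and, for each $A\in N$, the number of bit-symbols of $\alpha_u$ with label $A$, the number of those with bit $0$, and the number of $\Gamma$-symbols with label $A$. There are at most $|Q|(\ell+\gamma+1)^{3k}$ types, fewer than $|U|$ by \eqref{eq:n3}. Hence there are distinct $u,u'\in U$ of the same type. Name them so that $K=\mathrm{val}(u)$ is less than $K'=\mathrm{val}(u')$; then $K'-K\ge2^{\lfloor n/2\rfloor}$.

\emph{The exchange.} Apply Lemma~\ref{lem:exchange} to the cut $(q_{u'},\alpha_{u'})$ and the reachable configuration $(q_u,\alpha_u)$, which has the same state. For each $A\in N$ match the $j$-th bit-symbol with label $A$ of $\alpha_u$ with the $j$-th bit-symbol with label $A$ of $\alpha_{u'}$, for all $j$, and match the $\Gamma$-symbols with label $A$ arbitrarily. Let $w'\in L$ be the resulting word. The bits under label $A$ form the same word of $0^*1^*$ in both cuts, so each nonterminal bit-symbol of $\alpha_u$ receives a piece with one bit, equal to its former bit. Terminal bits of $\alpha_u$ stay, and $\Gamma$-symbols have pieces without bits. So $w'$ has bit-word $u$, and by Lemma~\ref{lem:full}(i)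 at most $nK$ letters of $\Gamma$. Of the $nK'$ letters of $\Gamma$ in $w(u',t_{u'})$, at most $|\alpha_{u'}|\le\ell+\gamma$ are terminals of $\alpha_{u'}$; all others lie in pieces of nonterminals and occur in $w'$. Thus $nK'-(\ell+\gamma)\le nK$, and
\[
n\,2^{\lfloor n/2\rfloor}\le n(K'-K)\le\ell+\gamma,
\]
which contradicts \eqref{eq:n4}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main} and Theorem~\ref{thm:more}(a)]
Proposition~\ref{prop:upper} gives $L\in\lambda M$ and the representation $L=h(L_\#)$ with the length bound. Proposition~\ref{prop:lower} and Lemma~\ref{lem:special} show that no non-erasing matrix grammar generates $L$, and $\lambda\notin L$, so $L\notin M$.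
\end{proof}

\begin{remark}[Where erasing breaks the argument]
If pieces may be empty, Lemmas~\ref{lem:cut} and~\ref{lem:exchange} and the argument of this section remain valid as written. Nonemptiness enters in Lemma~\ref{lem:separate}, in the commutation argument and above all in the bound of $s-k$ forced positions. The erasing grammar of Section~\ref{sec:upper} shows what happens without it. In the derivation of $w(u,t)$ with $u_1=1$ and $|t|=\mathrm{val}(u)$ constructed there, the counter holds $\mathrm{val}(u_1\cdots u_i)\ge2^{i-1}$ symbols $Y$ after $i$ bits. The length $n^3$ is therefore reached after $O(\log n)$ bits. At that moment the piece of $H$ contains all remaining bits, and all but $O(\log n)$ symbols are $Y$ or $Y'$, whose pieces are empty and force nothing.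
\end{remark}

\section{Appearance checking}\label{sec:ac}

\begin{proof}[Proof of Theorem~\ref{thm:more}(b)]
The first statement is Proposition~\ref{prop:lower}, and with Lemma~\ref{lem:special} and Proposition~\ref{prop:upper} it gives $L\in\lambda M\setminus M_{ac}$. It remains to find a language in $M_{ac}\setminus\lambda M$. Appearance checking can test that a doubling loop is complete. Consider the non-erasing matrices
\begin{gather*}
(S\to C_1A),\quad(C_1\to C_1,\ A\to BB),\quad(C_1\to C_2,\ A\to D),\\
(C_2\to C_2,\ B\to A),\quad(C_2\to C_1,\ B\to D),\\
(C_1\to C_3),\quad(C_3\to C_3,\ A\to a),\quad(C_3\to a),
\end{gather*}
with the only terminal $a$, where the rules $A\to D$ and $B\to D$ are marked. No rule rewrites $D$, so a derivation of a terminal word never produces $D$. Consider such a derivation at a string $C_1A^j$ with $j\ge1$. If the control next changes to $C_2$, no $A$ may be present at that moment, so all have been doubled and the string becomes $C_2B^{2j}$. From $C_2$ the control can change only to $C_1$, which requires that no $B$ be present, so the string becomes $C_1A^{2j}$. If the control next changes from $C_1$ to $C_3$, no doubling has taken place, because $B$ is rewritten only under control $C_2$, which cannot be reached from $C_3$. The string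 becomes $C_3A^j$ and the terminal word is $a^{j+1}$. Starting from $C_1A$, the generated words have the form $a^{2^m+1}$ with $m\ge0$, and each is obtained by completing the loop $m$ times. So $L_1=\{a^{2^m+1}:m\ge0\}\in M_{ac}$.

The language $L_1$ is not regular: by the pumping lemma an infinite regular language contains words whose lengths form an infinite arithmetic progression, whereas the gaps between consecutive lengths in $L_1$ tend to infinity. Hauschildt and Jantzen \cite{HJ} proved that every language over a one-letter alphabet in $\lambda M$ is regular. Adding or removing $\lambda$ does not affect regularity, so $L_1\notin\lambda M$.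
\end{proof}

\section{The size of the alphabet}\label{sec:alphabet}

Let $\Sigma$ be a two-letter alphabet. Since $|\Delta|=8=|\Sigma^3|$, there is a homomorphism $\varphi:\Delta^*\to\Sigma^*$ that maps $\Delta$ bijectively onto the set $\Sigma^3$ of \emph{codewords}. It is injective. To carry the separation over to $\varphi(L)$ we must decode within $M$. The difficulty is that three letters are replaced by one, so a direct simulation would erase two letters out of three. We avoid this by gluing every symbol in whose piece no codeword ends to a neighbor in whose piece one does. Only boundedly many symbols are glued to one neighbor, so the resulting packets can serve as nonterminals.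

\begin{lemma}\label{lem:decode}
If $L'\subseteq(\Sigma^3)^+$ and $L'\in M$, then $\varphi^{-1}(L')\in M$.
\end{lemma}

\begin{proof}
Let $G=(N,\Sigma,S,\mathcal M)$ be non-erasing with $L(G)=L'$. Let $\Pi$ be the set of words over $\Sigma$ of length at most $2$. For $p\in\Pi$ and $x\in\Sigma$ let $\delta(p,x)=px$ if $|p|<2$ and $\delta(p,x)=\lambda$ if $|p|=2$. Reading a word from the left with $\delta$, starting at $\lambda$, we keep track of the part of the current codeword read so far.

\emph{Annotated symbols} are tuples $[p,Z,p',\varepsilon]$ with $p,p'\in\Pi$, $Z\in N\cup\Sigma$ and a flag $\varepsilon\in\{+,-\}$, where for $Z=x\in\Sigma$ we require $p'=\delta(p,x)$, and $\varepsilon=+$ exactly when $|p|=2$. The intended meaning is that the piece of $Z$ is read from $p$ to $p'$ and that $\varepsilon=+$ exactly when a codeword ends inside it. An \emph{annotated version} of a rule $A\to Z_1\cdots Z_r$ is a rule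
\[
[p_0,A,p_r,\varepsilon]\to[p_0,Z_1,p_1,\varepsilon_1]\,[p_1,Z_2,p_2,\varepsilon_2]\cdots[p_{r-1},Z_r,p_r,\varepsilon_r]
\]
of annotated symbols with $\varepsilon=+$ exactly when some $\varepsilon_i=+$.

A \emph{packet} is a string $\theta=\rho\zeta\tau$ of annotated symbols in which $\zeta$ is one symbol with flag $+$, all symbols of $\rho$ and $\tau$ have flag $-$, and $|\rho|,|\tau|\le2$. Both sides are needed: when $\zeta$ is rewritten, symbols with flag $-$ may appear at either end, and a context-free rule cannot hand them to a neighboring packet. There are finitely many packets. The grammar $G'$ has the terminals $\Delta$, a nonterminal $\langle\theta\rangle$ for each packet $\theta$, and the start symbol $\langle[\lambda,S,\lambda,+]\rangle$. If rewriting one symbol of $\theta$ by an annotated version of a rule gives a concatenation $\theta_1\cdots\theta_r$ of packets, then $\langle\theta\rangle\to\langle\theta_1\rangle\cdots\langle\theta_r\rangle$ is a \emph{packet rule induced by} that rule. The matrices of $G'$ are, first, all sequences obtained from a matrix of $\mathcal M$ by replacing each rule with a packet rule induced by it, and second, the \emph{output matrices} $(\langle\rho\zeta\tau\rangle\to d)$, where the packet consists of annotated terminals,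 $\zeta=[p,x,\lambda,+]$, and $d\in\Delta$ is the letter with $\varphi(d)=px$. There are finitely many matrices, and none has an erasing rule.

\emph{The inclusion $L(G')\subseteq\varphi^{-1}(L')$.} Take a derivation of a terminal word in $G'$. To each of its strings associate a string of annotated symbols by replacing each $\langle\theta\rangle$ with $\theta$ and each letter of $\Delta$ with the packet from which it was output. Output matrices do not change the associated string, and a packet rule applies an annotated version of the rule that induces it. Forgetting the annotations, we obtain a derivation in $G$ of a terminal word $z\in L'$. In every associated string the first component of each symbol equals the third component of its left neighbor, the first symbol begins with $\lambda$, and the last ends with $\lambda$; this holds at the start and is preserved by annotated rules. In the last associated string all symbols are annotated terminals, so the annotations are the states of $\delta$ along $z$. The flags $+$ stand exactly at the last letters of the codewords of $z$, and at such a symbol $[p,x,\lambda,+]$ the word $px$ is the codeword. Each packet contains one flag $+$ and outputs the letter encoded by that codeword. So the derived word is $\varphi^{-1}(z)$.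

\emph{The inclusion $\varphi^{-1}(L')\subseteq L(G')$.} Take a derivation in $G$ of $z\in L'$. Every symbol of every string in it, including the intermediate strings inside a matrix, has a nonempty piece in $z$. Annotate it with the states of $\delta$ before and after this piece and with the flag $+$ exactly when a codeword ends inside the piece. Then each rule application becomes the application of an annotated version, and $S$ becomes $[\lambda,S,\lambda,+]$ because $z$ is a nonempty product of codewords. Consecutive symbols with flag $-$ together derive a factor of $z$ in which no codeword ends. Such a factor has at most two letters, and pieces are nonempty, so there are never more than two consecutive flags $-$.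

We divide each annotated string into packets, inductively. The first string is one packet. Suppose a rule is applied inside a packet $\theta=\rho\zeta\tau$, turning it into $\theta'$. Then $\theta'$ contains a flag $+$: either $\zeta$ is still there, or it was rewritten and one of the new symbols has flag $+$. Split $\theta'$ directly before each symbol with flag $+$ other than the first such symbol. Each part contains one flag $+$, preceded and followed by at most two flags $-$, so the parts are packets and the step is an induced packet rule. Hence each matrix of $G$ in the derivation is simulated by a matrix of $G'$. At the end all packets consist of annotated terminals, the output matrices apply, and by the previous paragraph the result is $\varphi^{-1}(z)$.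
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:more}(c)]
\emph{Two letters.} Replacing each terminal $d$ by $\varphi(d)$ in the rules of a matrix grammar for $L$ gives a matrix grammar for $\varphi(L)$, so $\varphi(L)\in\lambda M$. We have $\varphi(L)\subseteq(\Sigma^3)^+$, and $\varphi^{-1}(\varphi(L))=L$ by injectivity. If $\varphi(L)$ were in $M$, Lemma~\ref{lem:decode} would give $L\in M$, contrary to Theorem~\ref{thm:main}. So $\varphi(L)\in\lambda M\setminus M$.

\emph{One letter.} By \cite{HJ} a language in $\lambda M$ over $\{a\}$ is regular. Take a deterministic finite automaton for it, use its states as nonterminals and its initial state as start symbol, and for each transition from $q$ to $q'$ take the matrix $(q\to aq')$ and, if $q'$ is accepting, also $(q\to a)$. This non-erasing grammar generates the language without $\lambda$. So the two families coincide modulo $\lambda$.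
\end{proof}

A language over two letters is also a language over any larger alphabet, so $M\subsetneq\lambda M$ holds over every alphabet with at least two letters.

\begin{thebibliography}{9}

\bibitem{HJ}
Hauschildt and Jantzen, \emph{Petri net algorithms in the theory of matrix grammars}, Acta Informatica 31 (1994), 719--728.

\bibitem{Thue}
Thue, 1906.

\bibitem{source}
\emph{What is examples of languages to prove the inclusions between families of languages generated by matrix gram}, \texttt{https://hivebrain.dev/entry/21898} (doi:10.1142/s0129054111008118).

\end{thebibliography}
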